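\title{When the edge imbalances of a graph form a degree sequence}

\begin{abstract}
The imbalance of an edge $uv$ of a finite simple graph $G$ is $|d(u)-d(v)|$, and $M_G$ is the multiset of the imbalances of all edges of $G$. We prove the conjecture that $M_G$ is the degree sequence of a simple graph whenever no edge has imbalance $0$. The proof bounds from below the number of edges of imbalance $0$ that a failed Erd\H{o}s--Gallai inequality forces near one vertex of $G$. The same bound gives a weighted version of the theorem and a sharp threshold: $M_G$ is graphic whenever at most four edges have imbalance $0$, and four cannot be replaced by five.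
\end{abstract}

\section{The problem and the results}\label{sec:intro}

All graphs are finite, simple and undirected; $d(v)$ is the degree and $N(v)$ the set of neighbors of a vertex $v$. The \emph{imbalance} of an edge $e=uv$ of a graph $G$ is
\[
\operatorname{imb}(e)=|d(u)-d(v)| ,
\]
and $e$ is \emph{balanced} if $\operatorname{imb}(e)=0$. The imbalance measures how far $G$ is from regular along $e$. Let $M_G$ be the multiset with one entry $\operatorname{imb}(e)$ for each edge $e$ of $G$. A finite multiset of nonnegative integers is \emph{graphic} if it is the degree sequence of a graph. Thus $M_G$ is graphic exactly when there is a graph $H$ with vertex set $E(G)$ in which each $e$ has degree $\operatorname{imb}(e)$. For which $G$ does such an $H$ exist?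

If $G$ is regular, $H$ is the graph without edges. If $G$ is the star with $D$ edges, $M_G$ consists of $D$ entries equal to $D-1$, and $H$ is the complete graph $K_D$. In general, a graphic multiset has two obvious properties: its sum is even, and its largest entry is at most the number of other positive entries. The sum of $M_G$ is always even (Lemma~\ref{lem:parity}). For the second property, let $uv$ be an edge of largest imbalance with $d(v)>d(u)$. Its imbalance is at most $d(v)-1$, and $v$ has $d(v)-1$ further edges. If none of these is balanced, the second property holds. Balanced edges, however, are isolated vertices of $H$ and give no such help.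

\begin{example}\label{ex:G5}
Take $K_4$ on the vertices $v,v',a,b$, delete the edge $vv'$, and attach one pendant vertex to each of $v$ and $v'$. Call this graph $G_5$. The vertices $v,v',a,b$ have degree $3$, so the five edges among them are balanced, and the two pendant edges have imbalance $2$. The multiset $M_{G_5}=\{2,2,0,0,0,0,0\}$ is not graphic, since a vertex of degree $2$ needs two neighbors of positive degree.
\end{example}

One is led to guess that balanced edges are the only obstruction. This is the imbalance conjecture \cite{imbalance}: \emph{if $\operatorname{imb}(e)>0$ for every edge $e$ of $G$, then $M_G$ is graphic.} It has been verified for all such graphs with at most $9$ vertices, and $M_G$ is known to be graphic for trees, unicyclic graphs, antiregular graphs and certain other special classes. We prove the conjecture.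

\begin{theorem}\label{thm:A}
If $\operatorname{imb}(e)>0$ for every edge $e$ of $G$, then $M_G$ is graphic.
\end{theorem}

The argument looks only at the neighborhood of one vertex, and it uses the imbalances only as lower bounds. It therefore proves a local, weighted statement.

\begin{theorem}\label{thm:B}
Let $y\colon E(G)\to\mathbb{Z}_{\ge 0}$ have even sum and satisfy $y(e)\ge\operatorname{imb}(e)$ for all $e$. Suppose that some edge $e_1$ of maximum weight has an endpoint $v$ with $d(v)\ge y(e_1)+1$, and that every edge of weight $0$ that meets $N(v)$ is incident with $v$. Then the multiset $\{y(e)\}_{e\in E(G)}$ is graphic.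
\end{theorem}

\begin{corollary}\label{cor:max}
For every graph $G$, the multiset $\{\max(1,\operatorname{imb}(e))\}_{e\in E(G)}$ is graphic if and only if the number of balanced edges of $G$ is even.
\end{corollary}

Finally, the five balanced edges of Example~\ref{ex:G5} are the smallest number that can prevent $M_G$ from being graphic.

\begin{theorem}\label{thm:C}
If at most four edges of $G$ are balanced, then $M_G$ is graphic. For every $z\ge5$ there is a graph $G$ with exactly $z$ balanced edges for which $M_G$ is not graphic.
\end{theorem}

Theorem~\ref{thm:C} contains Theorem~\ref{thm:A}, but Theorem~\ref{thm:A} has a much shorter proof, which we give first. All three theorems rest on one inequality, Lemma~\ref{lem:key}.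

\section{The Erd\H{o}s--Gallai inequalities and a first case}\label{sec:EG}

We test graphicality with the following criterion.

\begin{theorem}[Erd\H{o}s--Gallai, 1960]\label{thm:EG}
Integers $x_1\ge\dots\ge x_n\ge0$ form a graphic multiset if and only if $\sum_i x_i$ is even and, for all $1\le k\le n$,
\[
\mathrm{EG}_k:\qquad \sum_{i\le k}x_i\ \le\ k(k-1)+\sum_{i>k}\min(x_i,k).
\]
\end{theorem}

The inequality $\mathrm{EG}_k$ compares the total degree of the $k$ largest vertices with the room available for it: edges among these vertices account for at most $k(k-1)$, and any other vertex $i$ accounts for at most $\min(x_i,k)$. Entries equal to $0$ correspond to isolated vertices, so a multiset is graphic if and only if its positive part is; the empty multiset is graphic. We always apply the criterion to the positive part.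

\begin{lemma}\label{lem:parity}
For every graph $G$, the sum $\sum_{e}\operatorname{imb}(e)$ is even.
\end{lemma}

\begin{proof}
Modulo $2$ we have $|a-b|\equiv a+b$ and $a^2\equiv a$. Hence
\[
\sum_{e}\operatorname{imb}(e)\equiv\sum_{uv\in E(G)}\bigl(d(u)+d(v)\bigr)=\sum_v d(v)^2\equiv\sum_v d(v)=2|E(G)|\equiv 0 .\qedhere
\]
\end{proof}

To see how the inequalities can be proved, let $G$ have no balanced edge, let $x_1\ge\dots\ge x_n\ge1$ be the imbalances, on edges $e_1,\dots,e_n$, and let $v$ be the endpoint of $e_1$ of larger degree $D$. Then every $x_i$ is at most $D-1$, so the left side of $\mathrm{EG}_k$ is at most $k(D-1)$. At least $D-k$ edges at $v$ lie outside $\{e_1,\dots,e_k\}$. If each of them has imbalance at least $k$, the right side is at least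
\[
k(k-1)+k(D-k)=k(D-1),
\]
and $\mathrm{EG}_k$ holds. For $k=1$ this is always the case, and the argument is the one from Section~\ref{sec:intro}. For the star with $D$ edges, both sides equal $k(D-1)$ for every $k\le D-1$, so the count has no slack in general.

The difficulty is an edge $vw$ of imbalance less than $k$, which contributes less than $k$. It first appears for $k=2$. Suppose that $e_1$ and $e_2$ are both at $v$, and let $W$ be the set of neighbors $w$ of $v$ such that $vw\notin\{e_1,e_2\}$ and $\operatorname{imb}(vw)=1$. The $D-2$ edges at $v$ other than $e_1,e_2$ contribute $2(D-2)-|W|$, which is $|W|$ short of what is needed. But the small imbalance of $vw$ forces $w$ to have large degree: $d(w)\ge D-1$. So $w$ has at least $D-2$ edges that avoid $v$, and at most $|W|-1\le D-3$ of them end in $W$. Hence each $w\in W$ has an edge leaving $W\cup\{v\}$. These $|W|$ edges are distinct, differ from $e_1,e_2$, and are not balanced, so each contributes at least $1$. They make up the shortage, and $\mathrm{EG}_2$ holds.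

This is the whole mechanism: an edge $vw$ that contributes too little is paid for by the other edges at $w$. The general count must allow for three further effects. Edges with both ends in $W$ have to serve two vertices, some of $e_1,\dots,e_k$ may avoid $v$, and edges of weight $0$ pay nothing. We keep track of the last effect instead of excluding it, and so obtain a lower bound on the number of edges of weight $0$.

\section{A failed inequality forces edges of weight zero}\label{sec:key}

Throughout this section, $y\colon E(G)\to\mathbb{Z}_{\ge0}$ satisfies $y(e)\ge\operatorname{imb}(e)$ for all $e$, and $x_1\ge\dots\ge x_n\ge 1$ are the positive weights, $n\ge1$, on edges $e_1,\dots,e_n$. We fix an endpoint $v$ of $e_1$ and assume that its degree $D=d(v)$ satisfies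
\[
x_1\le D-1 .
\]
Fix $1\le k\le n$ and let $A=\{e_1,\dots,e_k\}$. Let $s$ be the number of edges of $A$ that are not incident with $v$, and let $q=D-k$. Since $e_1$ is at $v$, we have $0\le s\le k-1$. Exactly $D-(k-s)=q+s$ edges at $v$ lie outside $A$. We use the following terms.
\begin{itemize}
\item A neighbor $w$ of $v$ with $vw\notin A$ is \emph{light} if $y(vw)<k$ and \emph{heavy} if $y(vw)\ge k$. Let $W$ be the set of light neighbors and $h=|W|$, so $0\le h\le q+s$, and there are $q+s-h$ heavy neighbors.
\item Let $m$ be the number of nonadjacent pairs in $W$, so that $\binom h2-m$ edges have both ends in $W$.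
\item An edge not incident with $v$ is \emph{near} if it meets $W$ and \emph{far} otherwise. Let $N$ be the number of far edges and $N^+$ the number of far edges of positive weight.
\item Let $z'$ be the number of edges of weight $0$ not incident with $v$, and let $\lambda$ be the number of near edges of weight $0$. Thus $z'=\lambda+(N-N^+)$.
\end{itemize}
Finally, for integers $t\ge 0$ put
\[
F(t)=1+(k-1)s+t(q-1)-\binom t2 ,
\]
and let $\delta=1$ if $k\ge2$, $h=q+s$ and $\sum_e y(e)$ is even, and $\delta=0$ otherwise. The term $\delta$ is a gain from parity that is needed only for Theorem~\ref{thm:C}.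

\begin{lemma}\label{lem:key}
Suppose that $\mathrm{EG}_k$ fails for $x_1,\dots,x_n$. Then $q\ge1$, and
\begin{equation}\label{eq:key}
z'\ \ge\ F(h)+\delta+m+N,\qquad \lambda\ \ge\ F(h)+\delta+m+N^+ .
\end{equation}
\end{lemma}

\begin{proof}
The two inequalities in \eqref{eq:key} are equivalent, because $z'-N=\lambda-N^+$. We prove the first.

Since $\mathrm{EG}_k$ fails, $k(D-1)\ge\sum_{i\le k}x_i>k(k-1)$, so $D>k$ and $q\ge1$. Consider the difference of the two sides of $\mathrm{EG}_k$,
\[
S=k(k-1)+\sum_{e\notin A}\min(y(e),k)-\sum_{e\in A}y(e);
\]
edges of weight $0$ contribute nothing, so the first sum may run over all edges outside $A$. By assumption $S\le-1$. We bound $S$ from below.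

The edges of $A$ have total weight at most $k(D-1)$, and $k(k-1)-k(D-1)=-kq$. The edges from $v$ to heavy neighbors contribute $k(q+s-h)$, and those to light neighbors contribute $\sum_{w\in W}y(vw)$. Let $N'$ be the number of edges not at $v$. Of these, $s$ lie in $A$, and $z'$ others have weight $0$, because edges of $A$ have positive weight. Each of the remaining $N'-s-z'$ edges contributes at least $1$. Adding up,
\begin{equation}\label{eq:S1}
S\ \ge\ (k-1)s-\sum_{w\in W}\bigl(k-y(vw)\bigr)+N'-z' .
\end{equation}
The term $(k-1)s$ shows that an edge of $A$ that avoids $v$ helps: it leaves one more edge at $v$ on the right side of $\mathrm{EG}_k$, worth $k$ before shortages are subtracted, and it removes only one edge worth $1$.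

It remains to pay for the shortages $k-y(vw)$. For $w\in W$ we have $y(vw)\ge\operatorname{imb}(vw)\ge D-d(w)$, and hence
\[
k-y(vw)\le k-D+d(w)=d(w)-q .
\]
On the other hand $w$ has $d(w)-1$ near edges. Summing over $w$ counts the edges inside $W$ twice, so
\[
N'=\sum_{w\in W}\bigl(d(w)-1\bigr)-\binom h2+m+N .
\]
In \eqref{eq:S1} the degrees $d(w)$ cancel, each light neighbor leaves a surplus of $q-1$, and
\begin{equation}\label{eq:S2}
S\ \ge\ (k-1)s+h(q-1)-\binom h2+m+N-z'\ =\ F(h)-1+m+N-z' .
\end{equation}
With $S\le-1$ this gives $z'\ge F(h)+m+N$, which is the claim if $\delta=0$.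

Let $\delta=1$. If $y(e)\le k$ for all $e\notin A$, then no weight is truncated in $S$, so $S\equiv k(k-1)+\sum_e y(e)\equiv0\pmod 2$ and $S\le-2$. Otherwise some edge $f\notin A$ has $y(f)>k$. As $h=q+s$, there is no heavy neighbor, so $f$ is not at $v$. It contributes $k\ge2$ to $S$, while \eqref{eq:S1} counted $1$ for it, so the right side of \eqref{eq:S2} may be increased by $1$. In both cases $z'\ge F(h)+1+m+N$.
\end{proof}

The lemma is useful only if $F(h)$ is positive, that is, if the double counting inside $W$ never outweighs the gains $(k-1)s$ and $h(q-1)$. This is where the bound $h\le q+s$ enters.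

\begin{lemma}\label{lem:F}
We have $F(t)-F(t-1)=q-t$ for $t\ge1$, so on every interval of integers $F$ attains its minimum at an endpoint. Moreover
\begin{equation}\label{eq:Fend}
F(q+s)=1+\binom q2+\tfrac12\,s\,(2k-3-s)
\end{equation}
if $q\ge 1$, and then $F(t)\ge1$ for all $0\le t\le q+s$.
\end{lemma}

\begin{proof}
The difference is $(q-1)-(t-1)=q-t$. It decreases in $t$, so $F$ first increases and then decreases, and its minimum on an interval is at an endpoint. Next,
\[
(q+s)(q-1)-\binom{q+s}2=\tfrac12(q+s)(q-s-1)=\binom q2-\tfrac12\,s(s+1),
\]
and adding $1+(k-1)s$ gives \eqref{eq:Fend}. If $k=1$ then $s=0$, and if $k\ge2$ then $2k-3-s\ge k-2\ge0$ because $s\le k-1$. So $s(2k-3-s)\ge 0$ and $F(q+s)\ge1$. Also $F(0)=1+(k-1)s\ge1$.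
\end{proof}

Together, the two lemmas say that a failure of $\mathrm{EG}_k$ forces $\lambda\ge1$: some edge of weight $0$ avoids $v$ and meets a light neighbor of $v$.

\section{Proofs of Theorems \ref{thm:A} and \ref{thm:B}}\label{sec:AB}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
If all weights are $0$, the multiset is graphic. Otherwise list the edges of positive weight with $e_1$ first. The hypothesis $d(v)\ge y(e_1)+1$ is the assumption $x_1\le D-1$ of Section~\ref{sec:key}. If some $\mathrm{EG}_k$ failed, Lemmas~\ref{lem:key} and~\ref{lem:F} would give $\lambda\ge1$, that is, an edge of weight $0$ that meets $W\subseteq N(v)$ and is not incident with $v$. This is excluded. The sum of the weights is even, so Theorem~\ref{thm:EG} applies.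
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
If $G$ has no edges, $M_G$ is empty. Otherwise let $y=\operatorname{imb}$, which has even sum by Lemma~\ref{lem:parity}. Let $e_1=uv$ have maximum imbalance, with $d(v)>d(u)$. Then $y(e_1)=d(v)-d(u)\le d(v)-1$, and no edge has weight $0$. Theorem~\ref{thm:B} applies.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:max}]
Let $y=\max(1,\operatorname{imb})$, and let $z$ be the number of balanced edges. Then $\sum_e y(e)=\sum_e\operatorname{imb}(e)+z\equiv z\pmod2$ by Lemma~\ref{lem:parity}, so the multiset is not graphic if $z$ is odd. Let $z$ be even. If no weight exceeds $1$, the multiset is empty or consists of an even number of ones, and a perfect matching realizes it. Otherwise an edge $e_1$ of maximum weight has $y(e_1)=\operatorname{imb}(e_1)\ge2$, and its endpoint $v$ of larger degree satisfies $d(v)\ge y(e_1)+1$. No edge has weight $0$, so Theorem~\ref{thm:B} applies.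
\end{proof}

\begin{remark}
No hypothesis of Theorem~\ref{thm:B} can be dropped. An even sum is necessary for any graphic multiset. The path with two edges and weights $2,2$ satisfies everything except $d(v)\ge y(e_1)+1$. The star with four edges and weights $3,3,1,1$ satisfies everything except $y\ge\operatorname{imb}$, and $\mathrm{EG}_2$ reads $6\le4$. The graph $G_5$ with $y=\operatorname{imb}$ satisfies everything except the condition on edges of weight $0$. None of the three multisets is graphic.
\end{remark}

\section{The threshold of four balanced edges}\label{sec:C}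

The second statement of Theorem~\ref{thm:C} follows from Example~\ref{ex:G5}: the disjoint union of $G_5$ with $z-5$ copies of $K_2$ has exactly $z$ balanced edges, and the positive part of its multiset is still $\{2,2\}$.

For the first statement, let $G$ be a graph such that $M_G$ is not graphic, and let $z$ be the number of its balanced edges. We must show that $z\ge5$. Take $y=\operatorname{imb}$, so that the edges of weight $0$ are the balanced edges and the sum of the weights is even. Let $x_1\ge\dots\ge x_n\ge1$ be the positive imbalances. Since $M_G$ is not graphic, $n\ge1$ and some $\mathrm{EG}_k$ fails. Let $k$ be \emph{minimal} with this property, let $v$ be the endpoint of $e_1$ of larger degree, so that $x_1\le D-1$, and use the notation of Section~\ref{sec:key}. Put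
\[
\Phi=F(h)+\delta ,
\]
where now $\delta=1$ exactly when $k\ge2$ and $h=q+s$. If $z_v$ is the number of balanced edges at $v$, then $z=z_v+z'$, and Lemma~\ref{lem:key} gives
\begin{equation}\label{eq:C}
z'\ge\Phi+m+N,\qquad \lambda\ge\Phi+m+N^+ .
\end{equation}

The bound $\Phi\ge1$ alone yields one balanced edge. Two further sources supply the rest. The minimality of $k$ excludes $q=1$, the case in which light neighbors leave no surplus. And a balanced edge passes the large degree of a light neighbor on to a new vertex, whose edges tend to be far and so raise the bound \eqref{eq:C}.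

\subsection*{The first failing inequality}

\begin{lemma}\label{lem:min}
We have $x_k\ge k$ and $q\ge2$.
\end{lemma}

\begin{proof}
For $k=1$ the first claim says $x_1\ge1$. Let $k\ge2$ and suppose that $x_k\le k-1$. Adding $x_k$ to both sides of $\mathrm{EG}_{k-1}$, which holds by minimality, we get
\[
\sum_{i\le k}x_i\le(k-1)(k-2)+2x_k+\sum_{i>k}\min(x_i,k-1)\le k(k-1)+\sum_{i>k}\min(x_i,k).
\]
This is $\mathrm{EG}_k$, a contradiction.

By Lemma~\ref{lem:key}, $q\ge1$. Suppose that $q=1$. Then $x_1\le D-1=k\le x_k$, so $x_1=\dots=x_k=k$, and all $x_i$ are at most $k$. Let $r=\sum_{i>k}x_i$. The failure of $\mathrm{EG}_k$ reads $k^2>k(k-1)+r$, that is, $r<k$. The total sum $k^2+r$ is even, so $r\equiv k\pmod 2$ and $r\le k-2$. For $k=1$ this contradicts $r\ge0$. For $k\ge2$, the left side of $\mathrm{EG}_{k-1}$ is $k(k-1)$, while the right side is at most $(k-1)(k-2)+(k-1)+(k-2)=k(k-1)-1$. So $\mathrm{EG}_{k-1}$ fails, contrary to the minimality of $k$.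
\end{proof}

\subsection*{Outer vertices}

A near balanced edge either has both ends in $W$ or joins $W$ to a vertex outside $W\cup\{v\}$. We call a vertex $p\notin W\cup\{v\}$ \emph{outer} if $wp$ is a balanced edge for some $w\in W$. In particular, an outer vertex exists as soon as $\lambda$ exceeds the number of edges inside $W$.

\begin{lemma}\label{lem:outer}
\begin{enumerate}
\item[(i)] An outer vertex $p$ has degree at least $q+1$ and is not adjacent to $v$. Every edge at $p$ goes to $W$ or is far, so $p$ has at least $d(p)-h$ far edges.
\item[(ii)] If $m=0$ and $N=0$, then there is no outer vertex, and $z'=\sum_j\binom{h_j}2$ for some partition $h=\sum_j h_j$.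
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Let $wp$ be balanced with $w\in W$. From $k-1\ge\operatorname{imb}(vw)\ge D-d(w)$ we get $d(p)=d(w)\ge D-k+1=q+1$. Suppose that $p$ is adjacent to $v$. Then $\operatorname{imb}(vp)=\operatorname{imb}(vw)<k\le x_k$ by Lemma~\ref{lem:min}, so $vp\notin A$ and $p$ is light, contrary to $p\notin W$. Hence an edge at $p$ that does not go to $W$ is disjoint from $W\cup\{v\}$, that is, far.

(ii) Suppose that $p$ is outer and $wp$ is balanced with $w\in W$. As $N=0$, part (i) gives $d(p)\le h$. As $m=0$, the vertex $w$ is adjacent to $v$, to $p$ and to the other $h-1$ vertices of $W$, so $d(w)\ge h+1>d(p)$, a contradiction. So the balanced edges not at $v$, being near, lie inside $W$. Since $W$ is a clique, they are the pairs of vertices of $W$ of equal degree. Grouping $W$ by degree gives the formula.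
\end{proof}

\subsection*{The cases}

Suppose from now on that $z\le4$. We derive a contradiction. Since $\lambda\ge\Phi\ge1$, there is a near edge, so $h\ge1$.

\medskip\noindent\textbf{One light neighbor ($h=1$).}
Let $W=\{w\}$. Here $\Phi\ge F(1)=(k-1)s+q\ge q$, so $\lambda\ge q$, and $w$ is joined by balanced edges to at least $q$ outer vertices. Choose $q$ of them. By Lemma~\ref{lem:outer}(i), each has at least $q$ far edges, and at most $\binom q2$ edges are counted twice. Hence $N\ge q^2-\binom q2$ and
\[
z'\ge q+q^2-\binom q2=\tfrac12\,q(q+3)\ge5 .
\]

\medskip\noindent\textbf{The first inequality fails ($k=1$, $h\ge2$).}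
Now $s=0$ and $h\le q$. The edges $vw$ with $w\in W$ have imbalance less than $1$, so they are balanced and $z_v\ge h$. The function $t+F(t)$ has differences $q-t+1\ge1$ for $t\le q$, and its value at $t=2$ is $2q$. Therefore
\[
4\ge z\ge h+F(h)+m+N\ge 2q+m+N ,
\]
which forces $q=2$, $h=2$ and $m=N=0$. Then $z'\le1$ by Lemma~\ref{lem:outer}(ii), while $z'\ge F(2)=2$, a contradiction. (The graph $G_5$ lies just beyond this case: there $k=1$, $q=h=2$, $W=\{a,b\}$, $m=0$, $N=N^+=1$, and \eqref{eq:C} holds with equality, $z'=\lambda=3$.)

\medskip\noindent\textbf{The parameters for $k\ge2$, $h\ge2$.}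
By \eqref{eq:C}, $\Phi\le z'\le4$. We list the parameters for which this is possible. Recall that $q\ge2$ and $k\ge s+1$.

Let first $h=q+s$. Then $\delta=1$, and $\Phi=2+\binom q2+\frac12s(2k-3-s)$ by \eqref{eq:Fend}. The last term is nonnegative, so $\Phi\le 4$ forces $q=2$. Then $\Phi=3$ for $s=0$, $\Phi=k+1$ for $s=1$, $\Phi=2k-2$ for $s=2$, and $\Phi\ge3+\frac12s(s-1)\ge6$ for $s\ge3$, because $2k-3-s\ge s-1$. This leaves $s=0$; $s=1$ with $k\in\{2,3\}$; and $s=2$ with $k=3$.

Let next $2\le h\le q+s-1$. Then $\delta=0$, and by Lemma~\ref{lem:F} the value $\Phi=F(h)$ is at least the smaller of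
\[
F(2)=(k-1)s+2q-2\ \ge\ s^2+2q-2
\]
and
\[
F(q+s-1)=F(q+s)+s=1+\binom q2+\tfrac12 s(2k-1-s)\ \ge\ 1+\binom q2+\tfrac12s(s+1).
\]
Both are at least $5$ if $q\ge4$, or if $q=3$ and $s\ge1$, or if $q=2$ and $s\ge2$. For $q=2$ and $s=0$ the range of $h$ is empty. This leaves $q=3$, $s=0$, $h=2$, with $\Phi=4$, and $q=2$, $s=1$, $h=2$, with $\Phi=k+1$ and so $k\in\{2,3\}$. The seven possibilities are:
\[
\begin{array}{c|ccc|cccc}
q & 2&2&2&2&2&2&3\\
s & 0&1&1&1&1&2&0\\
k & \ge2&2&2&3&3&3&\ge2\\
h & 2&2&3&2&3&4&2\\
\hline
\Phi & 3&3&3&4&4&4&4
\end{array}
\]

\medskip\noindent\textbf{The four columns with $\Phi=4$.}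
From $4\ge z'\ge4+m+N$ we get $m=N=0$ and $z'=4$. By Lemma~\ref{lem:outer}(ii), $4=\sum_j\binom{h_j}{2}$ for a partition of $h\le4$. The partitions $4$, $3+1$, $2+2$, $2+1+1$, $1+1+1+1$ give $6,3,2,1,0$, and for $h\le3$ the sum is at most $3$. So the value $4$ does not occur.

\medskip\noindent\textbf{The two columns with $\Phi=3$, $h=2$.}
Here $q=2$. Let $W=\{w_1,w_2\}$. From \eqref{eq:C} we get $m+N\le1$ and $\lambda\ge3$. At most one edge lies inside $W$, so there is an outer vertex. By Lemma~\ref{lem:outer}(i), every outer vertex has degree at least $3$ and thus at least one far edge. Hence $N=1$ and $m=0$: there is a single far edge, it meets every outer vertex, and $w_1w_2$ is an edge. An outer vertex has one far edge and at most two edges to $W$, so it has degree exactly $3$ and is adjacent to both $w_1$ and $w_2$.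

If there were two outer vertices $p_1,p_2$, then each $w_j$ would be adjacent to $v$, $p_1$, $p_2$ and the other vertex of $W$, so $d(w_j)\ge4$; but $p_1$ has the same degree as $w_1$ or $w_2$. So there is exactly one outer vertex $p$, and the near balanced edges are among $w_1w_2$, $w_1p$, $w_2p$. From $3\ge\lambda\ge3+N^+$ we conclude that all three are balanced and that $N^+=0$. Thus $d(w_1)=d(w_2)=3$, with $N(w_1)=\{v,w_2,p\}$ and $N(w_2)=\{v,w_1,p\}$. The far edge $pu$ is balanced, so $d(u)=3$, and $u\notin\{v,w_1,w_2,p\}$. The other two edges at $u$ are not far, so they join $u$ to two vertices of $\{v,w_1,w_2\}$. But $u$ is adjacent to neither $w_1$ nor $w_2$, a contradiction.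

\medskip\noindent\textbf{The column with $\Phi=3$, $h=3$.}
Here $q=2$, $s=1$, $k=2$, so $D=4$. Since $W$ may contain three balanced edges, no outer vertex is forced, and we count edges of imbalance $1$ instead. We claim that there are at most two. We have $3\ge x_1\ge x_2\ge2$ by Lemma~\ref{lem:min}, so these edges lie outside $A$. The failure of $\mathrm{EG}_2$ gives
\[
\sum_{i\ge3}\min(x_i,2)\le x_1+x_2-3\le3 .
\]
If three edges had imbalance $1$, equality would hold throughout and the positive imbalances would be $3,3,1,1,1$, with odd sum. This contradicts Lemma~\ref{lem:parity} and proves the claim.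

The three edges $vw$ with $w\in W$ have imbalance $0$ or $1$, so at least one of them is balanced and $z_v\ge1$. Then $3\ge z-z_v=z'\ge3+m+N$, so $m=0$, $z'=3$ and $z_v=1$. Write $W=\{w_1,w_2,w_3\}$ with $vw_1$ balanced. Then $d(w_1)=4$, and $vw_2$, $vw_3$ have imbalance $1$. The edge $w_1w_2$ is present because $m=0$, and its imbalance is $|4-d(w_2)|=1$. It is a third edge of imbalance $1$, contrary to the claim.

\medskip
Every case leads to a contradiction, so $z\ge5$ whenever $M_G$ is not graphic. This completes the proof of Theorem~\ref{thm:C}. \qed

\begin{thebibliography}{9}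

\bibitem{imbalance}
\emph{Imbalance Conjecture},
\texttt{https://mlelarge.github.io/graph-conjectures/op/imbalance\_conjecture/}
(doi:10.7494/opmath.2023.43.1.81).

\end{thebibliography}
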